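# Bi-Lipschitz cubes in compact CAT(0) spaces

## Compact convex sets in Hilbert space

Let $\mathcal U$ be a metric space, with $|xy|$ denoting the distance between $x$ and $y$. A map $\varphi\colon[0,1]^n\to\mathcal U$ is a *bi-Lipschitz embedding* if for some $L\ge1$ we have $\frac1L|x-y|\le|\varphi(x)\varphi(y)|\le L|x-y|$ for all $x,y$; we then say that $\mathcal U$ contains a bi-Lipschitz $n$-cube. The covering dimension $\mathrm{TopDim}\,\mathcal U$ is at most $k$ if every open cover of $\mathcal U$ has an open refinement of multiplicity at most $k+1$, that is, one in which no point lies in more than $k+1$ sets. We use the textbook facts that $\mathrm{TopDim}\,[0,1]^n=n$ and that a closed subset has dimension at most that of the whole space.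

Here is a class of spaces in which large dimension visibly produces cubes.

**Easy case.** *Let $K$ be a compact convex subset of a Hilbert space with $\mathrm{TopDim}\,K\ge n\ge1$. Then $K$ contains an isometric copy of $[0,r]^n$ for some $r>0$.*

*Proof.* If $K$ had no $n+1$ affinely independent points, it would lie in an affine subspace of dimension at most $n-1$. It would then be isometric to a closed subset of a cube in $\mathbb R^{n-1}$, and so have dimension at most $n-1$. So $K$ contains affinely independent points $b_0,\dots,b_n$. By convexity it contains the simplex they span, which has interior points in its $n$-dimensional affine hull. A small cube fits there. $\square$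

This already covers spaces of infinite dimension, such as $\{x\in\ell^2:0\le x_k\le2^{-k}\}$.

Here is a second proof that uses only distances. Let $b_0,\dots,b_n$ be affinely independent, and let $p=\sum w^0_ib_i$ with all $w_i^0>0$ and $\sum w_i^0=1$. Put
$$f_i(x)=\tfrac12|xb_i|^2-\tfrac12|pb_i|^2=-\langle x-p,\,b_i-p\rangle+\tfrac12|x-p|^2 .$$
Let $\pi$ be the orthogonal projection of $\mathbb R^{n+1}$ onto $P=\{y:\sum y_i=0\}$. It kills $(1,\dots,1)$, so it removes the quadratic term, and $\pi f(x)=-\pi\big(\langle x-p,b_i-p\rangle\big)_i$ is linear in $x-p$. Restrict it to $V=\mathrm{span}\{b_i-p\}$, which has dimension $n=\dim P$. If $v\in V$ is in the kernel, all numbers $\langle v,b_i-p\rangle$ are equal to one number $c$. Averaging with the weights $w_i^0$ gives $c=\langle v,0\rangle=0$, so $v\perp V$ and $v=0$. Hence $\pi f|_{p+V}$ is invertible, and its inverse is a Lipschitz section of $\pi f$ over a neighborhood of $0$ in $P$. Such a section is a bi-Lipschitz embedding, since $\pi f$ is Lipschitz.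

Now replace $K$ by a compact geodesic CAT(0) space, that is, a compact space of nonpositive curvature in the sense of triangle comparison (precise definition below). What changes? For $n=1$, nothing: two distinct points are joined by a geodesic, which is an isometric copy of a segment. For larger $n$ the natural substitute for the simplex is an iterated cone: join $b_0,b_1$ by a geodesic, then join $b_2$ to its points, and so on. The result may collapse. In a *tripod*, three unit segments glued at one end $o$, every such cone is one-dimensional, although the three leaves are not on one geodesic. The first proof therefore breaks immediately. The second survives in part: $f$ and $\pi$ make sense, and we may look for a Lipschitz section of $\pi f$. But $\pi f$ is no longer linear, its fibers may be huge, and there is no $V$ to restrict to.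

The problem is: *if $\mathrm{TopDim}\,\mathcal U=\infty$, does $\mathcal U$ contain a bi-Lipschitz $n$-cube for every $n\ge3$?* For $\mathrm{TopDim}\,\mathcal U=m<\infty$ it is known that there are $n$-cubes for all $n\le m$, and for $\mathrm{TopDim}\,\mathcal U=\infty$ the cases $n=1,2$ are known; these facts will not be used. The answer is yes.

**Theorem A.** *Let $\mathcal U$ be a compact geodesic CAT(0) space, $n\ge1$, and $\mathrm{TopDim}\,\mathcal U\ge n$. Then there is a bi-Lipschitz embedding $[0,1]^n\to\mathcal U$.*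

If $\mathrm{TopDim}\,\mathcal U=\infty$, Theorem A applies for every $n$. We also prove two supplements.

**Theorem B.** *(1) For a nonempty compact geodesic CAT(0) space,*
$$\mathrm{TopDim}\,\mathcal U=\sup\{n\ge0:[0,1]^n\text{ embeds bi-Lipschitzly in }\mathcal U\}.$$
*(2) If $\mathrm{TopDim}\,\mathcal U=\infty$, some point $x_0\in\mathcal U$ has the property that each of its neighborhoods contains bi-Lipschitz $n$-cubes for all $n$. (3) If a proper geodesic CAT(0) space has a compact subset of topological dimension $\ge n\ge1$, it contains a bi-Lipschitz $n$-cube.*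

**Theorem C.** *Under the hypotheses of Theorem A, for each $\varepsilon\in(0,1)$ there are $r>0$ and $s\colon[0,r]^n\to\mathcal U$ with*
$$\frac{1-\varepsilon}{\sqrt n}\,|x-x'|\le|s(x)s(x')|\le(1+\varepsilon)|x-x'| .$$

## CAT(0) inequalities and strong convexity

Throughout, $\mathcal U$ is a nonempty compact geodesic CAT(0) space and $D$ is its diameter. CAT(0) means that for every geodesic $x_\tau$ from $x_0$ to $x_1$, $\tau\in[0,1]$, and every point $b$,
$$|x_\tau b|^2\le(1-\tau)|x_0b|^2+\tau|x_1b|^2-\tau(1-\tau)|x_0x_1|^2 .\tag{1}$$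
In a Hilbert space this is an equality. If also $x'_\tau$ is the geodesic from $x_0'$ to $x_1'$, then
$$|x_\tau x_\tau'|\le(1-\tau)|x_0x_0'|+\tau|x_1x_1'| .\tag{2}$$
To see this, let $z_\tau$ be the geodesic from $x_0$ to $x_1'$. Apply (1) to $x_\tau$ with $b=z_\tau$, then to $z_\tau$ with $b=x_1$, and use $|x_0z_\tau|=\tau|x_0x_1'|$. Everything cancels except $|x_\tau z_\tau|^2\le\tau^2|x_1x_1'|^2$. In the same way $|z_\tau x'_\tau|\le(1-\tau)|x_0x_0'|$, and (2) is the triangle inequality. In particular geodesics are unique, and $(x,x')\mapsto|xx'|^2$ is convex along pairs of geodesics, being the square of a nonnegative convex function. "Convex" always means convex along geodesics.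

Call $\varphi$ *$M$-strongly convex* if $\varphi(x_\tau)\le(1-\tau)\varphi(x_0)+\tau\varphi(x_1)-\frac M2\tau(1-\tau)|x_0x_1|^2$. By (1), $\frac12|\cdot\,b|^2$ is $1$-strongly convex. Maxima and convex combinations of $1$-strongly convex functions are again $1$-strongly convex. If $M>0$ and $\varphi$ is continuous, then $\varphi$ has a unique minimizer $x$, and
$$\varphi(a)\ge\varphi(x)+\tfrac M2|ax|^2\quad\text{for all }a\in\mathcal U .\tag{3}$$
Indeed, a minimizer exists by compactness. Let $x_\tau$ run from $x$ to $a$. Then $\varphi(x)\le\varphi(x_\tau)$; insert the definition, divide by $\tau$, and let $\tau\to0$. Uniqueness follows from (3).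

One more general fact will be used often. *If $\Phi(\xi,z)$ is continuous on a product of compact metric spaces and $\Phi(\xi,\cdot)$ has a unique minimizer for each $\xi$, then the minimizer depends continuously on $\xi$.* If $\xi_k\to\xi$ and the minimizers $z_k$ converge along a subsequence to $z$, pass to the limit in $\Phi(\xi_k,z_k)\le\Phi(\xi_k,z')$. So $z$ is the minimizer for $\xi$, and all limit points coincide.

The next lemma turns "the largest of several convex functions is nonnegative" into one inequality with weights.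

**Lemma 1.** *Let $u_1,\dots,u_k$ be convex on $\mathcal U$ with $\max_iu_i\ge0$ everywhere. Then there are $w_i\ge0$ with $\sum w_i=1$ and $\sum w_iu_i\ge0$ on $\mathcal U$.*

*Proof.* The set $A=\{v\in\mathbb R^k:\text{there is }x\text{ with }v_i\ge u_i(x)\text{ for all }i\}$ is convex: if $v,v'$ are served by $x,x'$, then $(1-\tau)v+\tau v'$ is served by the point at fraction $\tau$ on the geodesic from $x$ to $x'$. It does not meet the open negative orthant. So there are $w\ne0$ and $c$ with $\langle w,v\rangle\ge c\ge\langle w,v'\rangle$ for $v\in A$ and $v'$ in the open negative orthant. Since $A$ is closed under adding vectors with nonnegative coordinates, $w\ge0$. Letting $v'\to0$ gives $c\ge0$. Normalize $w$ and take $v=(u_i(x))_i$. $\square$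

## Weighted means and nondegenerate configurations

We now replace convex combinations by minimizers. Given $b_0,\dots,b_m\in\mathcal U$, let $\Delta=\{w\in\mathbb R^{m+1}:w_i\ge0,\sum w_i=1\}$, and put
$$f_i=\tfrac12|\cdot\,b_i|^2+\mathrm{const}_i,\qquad h_w=\sum_iw_if_i,\qquad S(w)=\text{the minimizer of }h_w .$$
The constants do not affect $S$. Each $f_i$ is $D$-Lipschitz, because $\frac12|\alpha^2-\alpha'^2|=\frac12(\alpha+\alpha')|\alpha-\alpha'|$. The map $S$ is Lipschitz: with $d=|S(w)S(w')|$, add the two inequalities (3) for $h_w$ at $S(w')$ and for $h_{w'}$ at $S(w)$ to get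
$$d^2\le\sum_i(w_i-w_i')\big(f_i(S(w'))-f_i(S(w))\big)\le D\,d\sum_i|w_i-w_i'| .\tag{4}$$

**Definition.** The configuration $(b_0,\dots,b_m;p)$ is *nondegenerate* if $p=S(w^0)$ for some $w^0\in\Delta$, and every $w\in\Delta$ with $S(w)=p$ has all $w_i>0$.

In Hilbert space $h_w(x)=\frac12|x-\sum w_ib_i|^2+\mathrm{const}$, so $S(w)=\sum w_ib_i$, whenever this point lies in the space. Affinely independent $b_i$ with $p$ inside their simplex are nondegenerate. In the tripod let $b_0,b_1,b_2$ be the leaves. At distance $r$ from $o$ on leg $i$ we have $h_w=\frac12+\frac12r^2+r(1-2w_i)$, up to the constants. So $S(w)=o$ exactly when all $w_i\le\frac12$, and if $w_i>\frac12$ then $S(w)$ lies on leg $i$ at distance $2w_i-1$ from $o$. Since $S(\frac12,\frac12,0)=o$, the configuration $(b_0,b_1,b_2;o)$ is degenerate, while $(b_0,b_1;o)$ is nondegenerate with $m=1$, the dimension of the tripod. This is the general pattern.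

**Lemma 2.** *If $\mathrm{TopDim}\,\mathcal U\ge n\ge1$, there are $m\ge n$ and a nondegenerate configuration $(b_0,\dots,b_m;p)$ in $\mathcal U$.*

*Proof.* The plan is to push $\mathcal U$, moving points very little, into the image of $S$ for a fine net. If that image could always be covered by faces with few vertices, $\mathcal U$ would have small dimension.

**Step 1. A small displacement into the image of $S$.** Let $\varepsilon>0$, let $b_0,\dots,b_N$ be a finite $\varepsilon$-net, $\Delta^N$ its simplex of weights, and $C=S(\Delta^N)$. Let $\Theta(x)$ be the unique minimizer of $z\mapsto\max_i(f_i(z)-f_i(x))$ and $v$ the minimum. The map $\Theta$ is continuous. Taking $z=x$ shows $v\le0$, so $|\Theta(x)b_i|\le|xb_i|$ for all $i$. Choosing $b_i$ with $|xb_i|\le\varepsilon$ gives $|x\Theta(x)|\le2\varepsilon$. Lemma 1, applied to the functions $f_i-f_i(x)-v$, gives $w$ with $\sum w_i(f_i(z)-f_i(x))\ge v$ for all $z$. At $z=\Theta(x)$ the left side is at most the maximum, which is $v$. So equality holds there, $\Theta(x)$ minimizes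 $h_w$, and $\Theta(x)=S(w)\in C$.

**Step 2. Some point of $C$ needs many weights, for some $\varepsilon$.** Suppose every point of $C$ is $S(w)$ for some $w$ with at most $n$ nonzero coordinates. Then $C$ is a finite union of Lipschitz images of simplices of dimension at most $n-1$, so its Hausdorff measure $\mathcal H^n(C)$ is $0$. By Szpilrajn's theorem (a separable metric space with $\mathcal H^n=0$ has dimension at most $n-1$; Hurewicz–Wallman, *Dimension Theory*, Ch. VII), $\mathrm{TopDim}\,C\le n-1$. So $C$ has a cover by relatively open sets of diameter $<\varepsilon$ and multiplicity at most $n$. Its preimage under $\Theta$ is an open cover of $\mathcal U$ of multiplicity at most $n$ and mesh at most $2\varepsilon+\varepsilon+2\varepsilon=5\varepsilon$. If this happened for every $\varepsilon>0$, then every open cover of $\mathcal U$ would have a refinement of multiplicity at most $n$, by the Lebesgue number lemma. That would give $\mathrm{TopDim}\,\mathcal U\le n-1$, a contradiction.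

**Step 3. Minimality gives nondegeneracy.** So for some net there is $p\in C$ all of whose representations $p=S(w)$ have at least $n+1$ nonzero coordinates. Choose one with the least number $m+1$ of nonzero coordinates and keep only the corresponding $b_i$. A representation of $p$ by these $b_i$ with a zero coordinate would contradict minimality. $\square$

From now on fix a nondegenerate configuration with $m\ge n$, and normalize $f_i(p)=0$. The next lemma says that nondegeneracy is stable: it tolerates moving $p$, and it tolerates a small slope instead of an exact minimum.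

**Lemma 3.** *There are $\sigma_0,\rho>0$ such that if $|qp|\le\rho$, $w\in\Delta$ and $h_w(z)\ge h_w(q)-\sigma_0|qz|$ for all $z\in\mathcal U$, then all $w_i>0$.*

*Proof.* Otherwise there are $q_k\to p$, $\sigma_k\to0$ and $w_k\in\Delta$, with one fixed coordinate of every $w_k$ equal to $0$ after passing to a subsequence, such that $h_{w_k}(z)\ge h_{w_k}(q_k)-\sigma_k|q_kz|$ for all $z$. Pass to a further subsequence with $w_k\to w$. In the limit $h_w(z)\ge h_w(p)$ for all $z$. So $S(w)=p$ with a zero coordinate, a contradiction. $\square$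

## One parameter at a time: exponent one half

Let $P=\{y\in\mathbb R^{m+1}:\sum y_i=0\}$ with the Euclidean norm, $\pi\colon\mathbb R^{m+1}\to P$ the orthogonal projection, $f=(f_0,\dots,f_m)$, and for $y\in P$
$$F_y(x)=\max_i\,(f_i(x)-y_i),$$
a $1$-strongly convex function. If $|y|\le r_0$, then
$$F_y(p)=\max_i(-y_i)\le r_0,\qquad F_y(x)\ge h_{w^0}(x)-\langle w^0,y\rangle\ge\tfrac12|xp|^2-r_0 .\tag{5}$$
The middle inequality bounds a maximum below by an average. The last one is (3) for $h_{w^0}$, whose minimum is $h_{w^0}(p)=0$, together with $|w^0|\le1$.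

We want a Lipschitz section of $\pi f$. If all indices are *active* at $x$, meaning that all numbers $f_i(x)-y_i$ equal their maximum $t$, then $f(x)=y+t(1,\dots,1)$ and so $\pi f(x)=y$. It is natural to let $s(y)$ be the minimizer of $F_y$, with minimum $t(y)$. This is a section near $0$. Apply Lemma 1 to $f_i-y_i-t(y)$: there is $w$ with $h_w-\langle w,y\rangle\ge t(y)$ on $\mathcal U$. At $s(y)$ the weighted sum $\sum w_i(f_i(s(y))-y_i-t(y))$ has only nonpositive terms and is $\ge0$. So every term is zero; hence $w$ lives on active indices and $s(y)=S(w)$. By (5), $\frac12|s(y)p|^2-r_0\le F_y(s(y))\le F_y(p)\le r_0$, so $|s(y)p|\le2\sqrt{r_0}$. If $2\sqrt{r_0}\le\rho$, Lemma 3 gives all $w_i>0$. So all indices are active and $\pi f(s(y))=y$.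

Since $\pi f$ is Lipschitz, $s$ has a Lipschitz inverse. For the other bound, let $w,w'$ be such weights for $y,y'$ and $d=|s(y)s(y')|$. By (3), $\frac12d^2\le h_w(s(y'))-h_w(s(y))=\langle w,y'-y\rangle+t(y')-t(y)$, and symmetrically. Adding,
$$d^2\le\langle w-w',\,y'-y\rangle\le|w-w'|\,|y-y'| .\tag{6}$$
This is where the attempt stops. Since $|w-w'|\le\sqrt2$, the map $s$ is Hölder with exponent $\frac12$, and it is an embedding of a ball. To get a Lipschitz bound from (6), one would need $|w-w'|$ to be of order $|y-y'|$, and weights need not behave like that.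

**Example (weights jump).** Let $\mathcal U$ be the unit ball about the apex $o$ in the Euclidean cone over a circle of length $\frac{5\pi}2$. It is CAT(0), because the circle is at least $2\pi$ long. Let $b_0,b_1,b_2$ be at distance $1$ from $o$ in equally spaced directions, so consecutive ones make the angle $\frac{5\pi}6$. For $x$ at distance $r$ from $o$ in direction $\xi$, let $\alpha_i$ be the smaller of $\pi$ and the angle from $\xi$ to $b_i$. Then $|xb_i|^2=1+r^2-2r\cos\alpha_i$, so $h_w(x)-h_w(o)=\frac12r^2-r\sum w_i\cos\alpha_i$. Let $\xi$ be at angle $\varphi\in[0,\frac{5\pi}{12}]$ from $b_0$ toward $b_1$, which covers all cases by symmetry. If $\varphi\le\frac\pi6$, the sum $\sum\cos\alpha_i$ is $\cos\varphi+2\cos\frac{5\pi}6\cos\varphi=(1-\sqrt3)\cos\varphi<0$. If $\varphi\ge\frac\pi6$, it is $2\cos\frac{5\pi}{12}\cos(\varphi-\frac{5\pi}{12})-1\le2\cos\frac{5\pi}{12}-1<0$. By compactness, $\sum w_i\cos\alpha_i<0$ for all $\xi$ and all $w$ near $(\frac13,\frac13,\frac13)$, so $S(w)=o$ for all these $w$. But if $w_2=0$, the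 bisector of $b_0,b_1$ gives $\sum w_i\cos\alpha_i=\cos\frac{5\pi}{12}>0$, so $S(w)\ne o$; likewise for the other coordinates. So $(b_0,b_1,b_2;o)$ is nondegenerate. The set $W_o=\{w:S(w)=o\}$ is closed and convex, has interior in $\Delta$, and avoids the boundary of $\Delta$. Pick distinct boundary points $v,v'$ of $W_o$, and $w^k\to v$, $w'^k\to v'$ with positive coordinates and outside $W_o$. Put $y^k=\pi f(S(w^k))$ and $y'^k=\pi f(S(w'^k))$; both tend to $\pi f(o)=0$. All indices are active at $S(w^k)$ for $F_{y^k}$, with a common value $t$. Since $F_{y^k}\ge h_{w^k}-\langle w^k,y^k\rangle\ge t$, we have $s(y^k)=S(w^k)$ with weight $w^k$; similarly for $w'^k$. So $|y^k-y'^k|\to0$ while $|w^k-w'^k|\to|v-v'|>0$, and (6) with these weights gives only exponent $\frac12$. (We do not claim that $s$ fails to be Lipschitz in this cone, only that the argument does not show that it is.)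

The way out is in Lemma 3: it does not ask for minimizers of $h_w$, only for points with slope at most $\sigma_0$. So we may give up exact minimization and *impose* the Lipschitz condition instead. We take finitely many parameters $y^a$ with points $x_a$, and we join $x_a$ to $x_b$ by a spring that pulls only when $|x_ax_b|>L|y^a-y^b|$. The springs disturb the minimization of $F_{y^a}$ at $x_a$, and the proof consists in showing that, for $L$ large, the disturbance has slope at most $\sigma_0$ at every node, with bounds independent of the number of nodes.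

## Nodes joined by one-sided springs

Fix $L>0$, $r_0>0$ and distinct $y^1,\dots,y^N\in P$ with $|y^a|\le r_0$, $N\ge2$. Put $K_{ab}=L^2|y^a-y^b|^2$, $d_*=\min_{a\ne b}|y^a-y^b|$, and
$$\mathcal K=\Big\{W\in\mathbb R^N:\ W_a\ge1,\ \sum_aW_a\le2N\Big\}.$$
For $\beta>0$, $W\in\mathcal K$ and $x=(x_1,\dots,x_N)\in\mathcal U^N$ let
$$\mathcal E_W(x)=\sum_aW_aF_{y^a}(x_a)+\sum_{a<b}\theta_{ab}\big(|x_ax_b|^2\big),\qquad\theta_{ab}(u)=\tfrac1{2\beta}\big((u-K_{ab})_+\big)^2 .$$
The role of the weights $W_a$ will appear later. The function $\theta_{ab}$ is $C^1$, convex and nondecreasing, so $\theta_{ab}(|x_ax_b|^2)$ is convex along product geodesics. Hence at time $\tau$ on a product geodesic from $x$ to $x'$ the energy is at most $(1-\tau)\mathcal E_W(x)+\tau\mathcal E_W(x')-\frac12\tau(1-\tau)\sum_aW_a|x_ax_a'|^2$. So $\mathcal E_W$ has a unique minimizer $x=x(W)$, continuous in $W$. At this minimizer put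
$$\mu_{ab}=\theta_{ab}'(|x_ax_b|^2)=\tfrac1\beta\big(|x_ax_b|^2-K_{ab}\big)_+=\mu_{ba},\quad t_a=F_{y^a}(x_a),\quad X_a=2\sum_{b\ne a}\mu_{ab}(t_b-t_a).$$
All are continuous in $W$, and $\sum_aX_a=0$ by antisymmetry. We call $\mu_{ab}$ the tensions.

**Step 1. The tensions are bounded independently of $\beta$.** This is needed to let $\beta\to0$. Move all nodes along geodesics to $p$. By (2), at time $\tau$ the distance squared between nodes $a,b$ is at most $(1-\tau)^2|x_ax_b|^2\le(1-\tau)|x_ax_b|^2$. So the energy at time $\tau$ is at most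
$$\sum_aW_a\big((1-\tau)F_{y^a}(x_a)+\tau F_{y^a}(p)\big)+\sum_{a<b}\theta_{ab}\big((1-\tau)|x_ax_b|^2\big),$$
with equality at $\tau=0$. By minimality of $x$ the right derivative at $\tau=0$ is $\ge0$. With (5),
$$\sum_{a<b}\mu_{ab}|x_ax_b|^2\le\sum_aW_a\big(F_{y^a}(p)-F_{y^a}(x_a)\big)\le2r_0\sum_aW_a\le4Nr_0 .\tag{7}$$
If $\mu_{ab}>0$, then $|x_ax_b|^2>K_{ab}\ge L^2d_*^2$. Therefore
$$\sum_{a<b}\mu_{ab}\le M:=\frac{4Nr_0}{L^2d_*^2},\qquad|x_ax_b|^2\le K_{ab}+\eta,\quad\eta:=\beta M .\tag{8}$$
The second part holds because $\mu_{ab}\le M$. The number $M$ depends neither on $\beta$ nor on $W\in\mathcal K$.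

**Step 2. The nodes stay near $p$.** This is needed for Lemma 3. Since $K_{ab}>0$, we have $\theta_{ab}(0)=0$, and $\mathcal E_W(x)\le\mathcal E_W(p,\dots,p)\le r_0\sum W_a$. By (5), $\mathcal E_W(x)\ge\sum W_a(\frac12|x_ap|^2-r_0)$. So $\sum W_a\cdot\frac12|x_ap|^2\le2r_0\sum W_a$, and $|x_ap|\le2\sqrt{r_0}$ for some $a$. If $\eta\le5L^2r_0^2$, then (8) and $|y^a-y^b|\le2r_0$ give $|x_ax_b|^2\le4L^2r_0^2+5L^2r_0^2$, so $|x_ax_b|\le3Lr_0$ for all $a,b$. Hence
$$|x_ap|\le2\sqrt{r_0}+3Lr_0\quad\text{for all }a .\tag{9}$$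

## Force balance at one node

Fix $W\in\mathcal K$ and a node $a$. Write $q=x_a$, $y=y^a$, $t=t_a$, $r_b=|qx_b|$, $\nu_b=\mu_{ab}/W_a$ and $\nu=\sum_b\nu_b$. Here and below sums over $b,c$ run over indices different from $a$. Since $W_a\ge1$, $\nu\le M$. Let $I=\{i:f_i(q)-y_i=t\}$ be the active set.

**Step 1. The first variation at the node.** We show that *there is $w\in\Delta$ supported in $I$ with*
$$h_w(x)-h_w(q)+\sum_b\nu_b\big(|xx_b|^2-r_b^2\big)\ge0\quad\text{for all }x\in\mathcal U .\tag{10}$$
With the other nodes fixed, $q$ minimizes $\Psi=W_aF_y+\sum_b\theta_{ab}(|\cdot\,x_b|^2)$. Let $x_\tau$ be the geodesic from $q$ to $x$. By convexity of $f_i$ and $|\cdot\,x_b|^2$ and monotonicity of $\theta_{ab}$,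
$$\Psi(q)\le\Psi(x_\tau)\le W_a\max_i\big(f_i(q)-y_i+\tau(f_i(x)-f_i(q))\big)+\sum_b\theta_{ab}\big(r_b^2+\tau(|xx_b|^2-r_b^2)\big).$$
The right side equals $\Psi(q)$ at $\tau=0$, so its right derivative there is $\ge0$. For the maximum of affine functions this derivative is the largest slope among the active ones:
$$\max_{i\in I}W_a\big(f_i(x)-f_i(q)\big)+\sum_b\mu_{ab}\big(|xx_b|^2-r_b^2\big)\ge0 .$$
Apply Lemma 1 to the convex functions $W_a(f_i-f_i(q))+\sum_b\mu_{ab}(|\cdot\,x_b|^2-r_b^2)$, $i\in I$, and divide by $W_a$.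

**Step 2. The three quantities to compare.** Fix this $w$ and set
$$Y=2\sum_b\nu_b(y^b-y)\in P,\qquad T=2\sum_b\nu_b(t_b-t)=\frac{X_a}{W_a},\qquad H=2\sum_b\nu_b\big(h_w(x_b)-h_w(q)\big).$$
To see what to expect, compute in a Hilbert space, at an interior point $q$. There (10) says $\nabla h_w(q)=V$ with $V:=2\sum_b\nu_b(x_b-q)$, the total pull of the springs. Since $h_w(x_b)-h_w(q)=\langle V,x_b-q\rangle+\frac12r_b^2$, we get $H=|V|^2+\sum_b\nu_br_b^2\ge|V|^2$, so $\sqrt H$ bounds the slope of $h_w$ at $q$. Moreover,
$$|V|^2=2\sum_{b,c}\nu_b\nu_c\big(r_b^2+r_c^2-|x_bx_c|^2\big).$$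
Springs that pull are stretched, so $r_b\ge L|y^b-y|$, while $|x_bx_c|$ is almost at most $L|y^b-y^c|$. So $|V|^2$ is at least $L^2|Y|^2$ up to a small error. All of this survives in CAT(0) spaces, as follows.

**Lemma 4.** *With $\kappa:=2\beta M^3$:*

1. $H\le\langle w,Y\rangle+T$;
2. $L^2|Y|^2\le H+\kappa$;
3. $H\ge0$, and $h_w(z)\ge h_w(q)-\sqrt H\,|qz|$ for all $z\in\mathcal U$.

*Proof of (1).* For all $i$ we have $f_i(x_b)\le y^b_i+t_b$, and $f_i(q)=y_i+t$ for $i$ in the support of $w$. So $h_w(x_b)-h_w(q)\le\langle w,y^b-y\rangle+t_b-t$. Multiply by $2\nu_b$ and sum.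

*Proof of (2).* Put into (10) the point $x_\tau$ at fraction $\tau$ on the geodesic from $q$ to $x_c$. Convexity gives $h_w(x_\tau)-h_w(q)\le\tau(h_w(x_c)-h_w(q))$, and (1) gives $|x_\tau x_b|^2-r_b^2\le\tau(|x_cx_b|^2-r_b^2)-\tau(1-\tau)r_c^2$. Divide by $\tau$ and let $\tau\to0$:
$$h_w(x_c)-h_w(q)+\sum_b\nu_b\big(|x_bx_c|^2-r_b^2-r_c^2\big)\ge0 .$$
Multiply by $\nu_c$ and sum over $c$. If $\nu_b>0$, then $r_b^2\ge L^2|y^b-y|^2$; always $|x_bx_c|^2\le L^2|y^b-y^c|^2+\eta$, trivially if $b=c$. Hence
$$0\le\tfrac12H+\eta\nu^2+L^2\sum_{b,c}\nu_b\nu_c\big(|y^b-y^c|^2-|y^b-y|^2-|y^c-y|^2\big).$$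
The bracket is $-2\langle y^b-y,y^c-y\rangle$, so the last term is $-2L^2|\sum_b\nu_b(y^b-y)|^2=-\frac12L^2|Y|^2$. Finally $2\eta\nu^2\le2\beta M\cdot M^2=\kappa$.

*Proof of (3).* There is no gradient to use, so we take a short implicit step from $q$ downhill along $h_w$. For $\alpha>0$ let $x_\alpha$ minimize the $(1+\frac1\alpha)$-strongly convex function $h_w+\frac1{2\alpha}|q\,\cdot|^2$, and put $d=|qx_\alpha|$. By (3), for all $a'\in\mathcal U$,
$$h_w(a')+\tfrac1{2\alpha}|qa'|^2\ge h_w(x_\alpha)+\tfrac1{2\alpha}d^2+\tfrac12\big(1+\tfrac1\alpha\big)|a'x_\alpha|^2 .\tag{11}$$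
Let $\delta_\alpha=h_w(q)-h_w(x_\alpha)$. We use (11) at three points.

At $a'=x_b$, after dropping part of the last term, (11) gives $|x_bx_\alpha|^2\le r_b^2-d^2+2\alpha(h_w(x_b)-h_w(x_\alpha))$. Insert this in (10) at $x=x_\alpha$:
$$\delta_\alpha\le\sum_b\nu_b\big(|x_bx_\alpha|^2-r_b^2\big)\le2\alpha\sum_b\nu_b\big(h_w(x_b)-h_w(q)+\delta_\alpha\big)=\alpha H+2\alpha\nu\,\delta_\alpha .$$
At $a'=q$, (11) gives $\delta_\alpha\ge\frac1{2\alpha}d^2+\frac12(1+\frac1\alpha)d^2\ge d^2/\alpha$. So for $2\alpha\nu<1$,
$$0\le\frac{d^2}{\alpha^2}\le\frac{\delta_\alpha}\alpha\le\frac H{1-2\alpha\nu}.$$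
In particular $H\ge0$, and as $\alpha\to0$ we have $d\to0$, $x_\alpha\to q$ and $\limsup d/\alpha\le\sqrt H$.

At $a'=z$, use $|qz|\le d+|zx_\alpha|$:
$$h_w(z)\ge h_w(x_\alpha)+\tfrac1{2\alpha}\big(d^2+|zx_\alpha|^2-|qz|^2\big)\ge h_w(x_\alpha)-\tfrac d\alpha|zx_\alpha| .$$
Let $\alpha\to0$. $\square$

## Balancing the nodes with Brouwer's theorem

By Lemma 4(3) and Lemma 3 we are done at a node once $H\le\sigma_0^2$. Parts (1) and (2) give $L^2|Y|^2\le|Y|+T+\kappa$ and $H\le|Y|+T$. So if $T$ is at most of order $L^{-2}$, then so are $|Y|$ and $H$, and taking $L$ large suffices. It remains to bound $T$ from above.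

From below this is automatic. By Lemma 4(1),(2) and $|w|\le1$,
$$T\ge L^2|Y|^2-\kappa-|Y|\ge-\frac1{4L^2}-\kappa ,\tag{12}$$
because $L^2u^2-u\ge-\frac1{4L^2}$ for all real $u$. If all $W_a$ were $1$, then $T=X_a$ and $\sum X_a=0$. So the values of $T$ would average to zero, but a single one could be bounded only by about $N$ times $\frac1{4L^2}$. That is useless, since $N$ must go to infinity. This is why the energy has weights: $T=X_a/W_a$, so $T$ is small where $W_a$ is large compared with $X_a$. We want $W_a$ to be essentially $1+L^2(X_a)_+$, but $X_a$ depends on $W$. That is a fixed point problem.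

**Step 1. Choice of constants, in order.** The aim is to make all estimates uniform over $W\in\mathcal K$. With $\sigma_0,\rho$ from Lemma 3, let $L=\sqrt3/\sigma_0$. Choose $r_0>0$ with $2\sqrt{r_0}+3Lr_0\le\rho$. Given the nodes $y^1,\dots,y^N$, the number $M$ is determined. Choose $\beta$ so small that $\kappa=2\beta M^3\le\frac1{4L^2}$ and $\eta=\beta M\le5L^2r_0^2$. By (9), all $x_a(W)$ lie in $\bar B(p,\rho)$ for every $W\in\mathcal K$.

**Step 2. The fixed point.** We find $W$ for which $T\le1/L^2$ at every node. By (12), $T\ge-\frac1{2L^2}$, that is, $X_a\ge-\frac{W_a}{2L^2}$, for every $W\in\mathcal K$ and every $a$. Since $\sum X_a=0$,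
$$\sum_a(X_a)_+=\sum_a(X_a)_-\le\frac1{2L^2}\sum_aW_a\le\frac N{L^2}.$$
So the continuous map $W\mapsto\big(1+L^2(X_a(W))_+\big)_a$ has coordinates at least $1$ with sum at most $N+N$. It maps the compact convex set $\mathcal K$ to itself, and by Brouwer's theorem it has a fixed point $W$. At this $W$, if $X_a>0$ then $T=X_a/W_a=X_a/(1+L^2X_a)<1/L^2$, and if $X_a\le0$ then $T\le0$. So $T\le1/L^2$ at every node.

**Step 3. All indices are active.** This is the goal at each node. Lemma 4 gives $L^2|Y|^2\le|Y|+T+\kappa\le|Y|+\frac5{4L^2}$. With $u=L^2|Y|$ this reads $u^2\le u+\frac54$, so $|Y|\le\frac{1+\sqrt6}{2L^2}\le\frac2{L^2}$. Then $H\le|Y|+T\le\frac3{L^2}=\sigma_0^2$. By Lemma 4(3), $h_w(z)\ge h_w(x_a)-\sigma_0|x_az|$ for all $z$, and $|x_ap|\le\rho$. Lemma 3 gives all $w_i>0$. Since $w$ is supported in $I$, all indices are active, so $f(x_a)=y^a+t_a(1,\dots,1)$. With (8),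
$$\pi f(x_a)=y^a,\qquad|x_ax_b|^2\le L^2|y^a-y^b|^2+\beta M\quad\text{for all }a,b .\tag{13}$$

## From finite sets to a ball in $P$

Here we finish the proof of Theorem A. Let $\Omega=\{y\in P:|y|\le r_0\}$.

**Step 1. Exact Lipschitz sections over finite sets.** Fix the nodes, let $\beta\to0$ in (13), and pass to a convergent subsequence in $\mathcal U^N$. Since $M$ does not depend on $\beta$, every finite $Z\subset\Omega$ with at least two points admits $s_Z\colon Z\to\mathcal U$ with $|s_Z(y)s_Z(y')|\le L|y-y'|$ and $\pi f(s_Z(y))=y$. Here $L$ and $r_0$ do not depend on $Z$.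

**Step 2. A section over $\Omega$.** Take finite sets $Z_1\subset Z_2\subset\cdots$ with union dense in $\Omega$. By a diagonal argument a subsequence of $(s_{Z_k})$ converges at every point of the union. The limit is $L$-Lipschitz, so it extends by continuity to $s\colon\Omega\to\mathcal U$ with
$$|s(y)s(y')|\le L|y-y'|,\qquad\pi f(s(y))=y .$$

**Step 3. The lower bound.** Since each $f_i$ is $D$-Lipschitz and $\pi$ is $1$-Lipschitz,
$$|y-y'|=|\pi f(s(y))-\pi f(s(y'))|\le\sqrt{m+1}\,D\,|s(y)s(y')| .$$
So $s$ is a bi-Lipschitz embedding of a ball of dimension $m\ge n$. Composing with a similarity of $[0,1]^m$ into $\Omega$ and restricting to an $n$-dimensional face proves Theorem A. $\blacksquare$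

Consequently, if $\mathrm{TopDim}\,\mathcal U=\infty$, there are bi-Lipschitz $n$-cubes in $\mathcal U$ for every $n\ge3$.

## Dimension counted by cubes

*Proof of Theorem B.* (1) If $\mathrm{TopDim}\,\mathcal U\ge n\ge1$, then $[0,1]^n$ embeds by Theorem A; for $n=0$ the cube is a point and $\mathcal U\ne\emptyset$. This gives "$\le$". Conversely, the image of a bi-Lipschitz $n$-cube is a closed subset homeomorphic to $[0,1]^n$, so $\mathrm{TopDim}\,\mathcal U\ge n$.

For (2) and (3) note that closed balls are convex by (1). So a compact closed ball is a compact geodesic CAT(0) space.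

(2) For each $k$, $\mathcal U$ is a finite union of closed balls of radius $1/k$. By the finite sum theorem (a finite union of closed sets of dimension at most $j$ has dimension at most $j$), one of them, $\bar B(x_k,1/k)$, has infinite dimension. Let $x_0$ be a limit point of $(x_k)$. Each neighborhood of $x_0$ contains some $\bar B(x_k,1/k)$, and Theorem A applies to this ball for every $n$.

(3) A closed ball containing the compact set is compact, because the space is proper, and has dimension at least $n$ by monotonicity. Apply Theorem A to it. $\blacksquare$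

## Cubes with constants close to $1/\sqrt n$ and $1$

We prove Theorem C by running the spring argument at a configuration that is almost a regular simplex. There Lemma 3 can be replaced by an explicit computation that allows $L^2$ close to $\frac n{n+1}$.

Let $\varepsilon\in(0,1)$. Let $e_0,\dots,e_n\in\mathbb R^n$ be the unit vertices of a regular simplex with $\sum e_i=0$, so that $\langle e_i,e_k\rangle=-\frac1n$ for $i\ne k$. Put $G^0_{ik}=\langle e_i,e_k\rangle$ and $\lambda_0=\frac n{n+1}\ge\frac12$. Then $G^0=\lambda_0^{-1}\mathrm{Id}-\frac1nJ$, where $J$ is the all-ones matrix. For $n=1$ this is $e_0=-1$, $e_1=1$, $\lambda_0=\frac12$.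

**Step 1. Almost Euclidean pieces.** We look for small pieces of $\mathcal U$ that look like a Euclidean ball. By Theorem A there is a bi-Lipschitz $\varphi\colon[0,1]^n\to\mathcal U$. Precompose with the nearest-point projection to the cube to extend it to a Lipschitz map on $\mathbb R^n$. By Kirchheim's metric differentiability theorem (*Proc. AMS* 121 (1994), Thm 2), at almost every $x$ there is a seminorm $N_0$ with
$$|\varphi(z)\varphi(z')|=N_0(z-z')+o(|z-x|+|z'-x|).$$
Take such an $x$ inside the cube. Since $\varphi$ is bi-Lipschitz there, $N_0$ is a norm.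

The norm is Euclidean. Let $A,A',C$ be the images of $x+rv$, $x+rv'$, $x+r\frac{v+v'}2$, and let $c$ be the midpoint of $A$ and $A'$. By (1),
$$|Cc|^2\le\tfrac12|CA|^2+\tfrac12|CA'|^2-\tfrac14|AA'|^2=\tfrac14r^2N_0(v-v')^2-\tfrac14r^2N_0(v-v')^2+o(r^2)=o(r^2).$$
So $|c\,\varphi(x)|=\frac r2N_0(v+v')+o(r)$. Now (1) at $c$ with third point $\varphi(x)$ gives, after dividing by $r^2/4$,
$$N_0(v+v')^2+N_0(v-v')^2\le2N_0(v)^2+2N_0(v')^2 .$$
Substituting $(v+v',v-v')$ for $(v,v')$ gives the reverse inequality. So the parallelogram law holds, and $N_0$ comes from an inner product.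

Theorem C is invariant under rescaling the metric: if $s$ works for the metric multiplied by $R$, then $x\mapsto s(Rx)$ on $[0,r/R]^n$ works for the original one. Let $A_0$ be a linear map with $N_0(A_0v)=|v|$, let $r_j\to0$, let $\mathcal U_j$ be $\mathcal U$ with metric multiplied by $1/r_j$, and let $c_j(v)=\varphi(x+r_jA_0v)$ for $|v|\le1$. Then there are $\eta_j\to0$ with
$$\big|\,|c_j(v)c_j(v')|-|v-v'|\,\big|\le\eta_j\quad\text{for all }v,v'\in\bar B^n(0,1),$$
where distances are now taken in $\mathcal U_j$.

**Step 2. The mean of the vertices is almost a regular center.** In $\mathcal U_j$ put $b_i=c_j(e_i)$, let $u=\frac1{n+1}(1,\dots,1)$, let $p_j$ be the minimizer of $h_u$, and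
$$G_{ik}(x)=\tfrac12\big(|xb_i|^2+|xb_k|^2-|b_ib_k|^2\big).$$
We claim that *along a subsequence $|p_jb_i|\to1$ for all $i$, hence $G_{ik}(p_j)\to\frac12(2-|e_i-e_k|^2)=G^0_{ik}$.* The point $p_j$ need not be close to the image of $c_j$, so this needs an argument.

*A convex limit function.* Since $h_u(p_j)\le h_u(b_0)$, the distances $|p_jb_i|$ are bounded. So the functions $\rho_j(v)=|p_jc_j(v)|$ are uniformly bounded on the unit ball, and $|\rho_j(v)-\rho_j(v')|\le|v-v'|+\eta_j$. Passing to a subsequence, $\rho_j$ converges on a countable dense set. By the last inequality $(\rho_j(v))_j$ is then a Cauchy sequence for every $v$, and the limit $\rho_\infty$ is $1$-Lipschitz. Put $g(v)=\rho_\infty(v)^2-|v|^2$. We show that $g$ is convex. Let $c$ be the midpoint of $c_j(v),c_j(v')$ and $C=c_j(\frac{v+v'}2)$. As in Step 1, (1) gives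
$$|Cc|^2\le\big(\tfrac12|v-v'|+\eta_j\big)^2-\tfrac14\big((|v-v'|-\eta_j)_+\big)^2\le3\eta_j+3\eta_j^2\to0 .$$
Apply (1) at $c$ with third point $p_j$ and let $j\to\infty$:
$$\rho_\infty(\tfrac{v+v'}2)^2\le\tfrac12\rho_\infty(v)^2+\tfrac12\rho_\infty(v')^2-\tfrac14|v-v'|^2 .$$
By the parallelogram law in $\mathbb R^n$ this says $g(\frac{v+v'}2)\le\frac12g(v)+\frac12g(v')$. Since $g$ is continuous, it is convex.

*Three inequalities.* Let $R_i=\lim|p_jb_i|=\rho_\infty(e_i)$, $\Sigma=\sum R_i^2$ and $l_k=\rho_\infty(-e_k/n)$. Since $-e_k/n=\frac1n\sum_{i\ne k}e_i$, convexity of $g$ and the triangle inequality give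
$$l_k^2-\frac1{n^2}\le\frac1n\big(\Sigma-R_k^2-n\big),\qquad R_k+l_k\ge1+\frac1n .\tag{14}$$
For the third, move $p_j$ toward $b_k$. By (1) and minimality, $0\le\sum_i(|b_kb_i|^2-|p_jb_i|^2-|p_jb_k|^2)$, that is, $\sum_iG_{ik}(p_j)\le0$. In the limit $\frac{n+1}2R_k^2+\frac12\Sigma\le\frac12\sum_i|e_i-e_k|^2=n+1$, because $\sum_i(2-2\langle e_i,e_k\rangle)=2(n+1)$. Summing over $k$ gives $\Sigma\le n+1$.

*Conclusion.* Let $R_k=1-\xi$ be the least of the $R_i$; since $\Sigma\le n+1$, $\xi\ge0$. By (14), $l_k\ge\frac1n+\xi$, so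
$$\Big(\frac1n+\xi\Big)^2\le\frac1{n^2}+\frac1n\big(\Sigma-n-(1-\xi)^2\big),\quad\text{i.e.}\quad\xi^2\Big(1+\frac1n\Big)\le\frac{\Sigma-n-1}n\le0 .$$
So $\xi=0$ and $\Sigma=n+1$. All $R_i\ge1$, hence all $R_i=1$. This proves the claim.

**Step 3. Setting up the springs.** Choose $\delta\in(0,\varepsilon)$ with $7\sqrt{\delta/\varepsilon}<\frac1{n+1}$. By Step 2 and continuity we can fix $j$ and $\rho>0$ such that, with $p=p_j$, we have $|G_{ik}-G^0_{ik}|\le\delta$ and $|\cdot\,b_i|\le1+\delta$ on $\bar B(p,\rho)$. Use the spring energy in $\mathcal U_j$ with $m=n$, $w^0=u$, $f_i(p)=0$,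
$$L^2=\lambda:=(1+\varepsilon)\lambda_0,\qquad2\sqrt{r_0}+3Lr_0\le\rho,$$
and, for given nodes, $\beta$ so small that $\kappa\le\delta$ and $\beta M\le5L^2r_0^2$. The sections on springs and on force balance used only $p=S(w^0)$ and $f_i(p)=0$, through (5); so (7)–(11) and Lemma 4 hold. All nodes lie in $\bar B(p,\rho)$ for all $W\in\mathcal K$.

**Step 4. A sharper bound for $\langle w,Y\rangle$.** In the general argument we used $\langle w,Y\rangle\le|Y|$; here we can do better. At a node $q$ and for $k\in I$, insert in (10) the point at fraction $\tau$ on the geodesic from $q$ to $b_k$, use (1) for all the squared distances, divide by $\tau$, and let $\tau\to0$. The term from $h_w$ contributes $\frac12\sum_iw_i(|b_ib_k|^2-|qb_i|^2-|qb_k|^2)=-\sum_iw_iG_{ik}(q)$. So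
$$\sum_iw_iG_{ik}(q)\le\sum_b\nu_b\big(|x_bb_k|^2-|qb_k|^2-r_b^2\big)=\sum_b\nu_b\big(2f_k(x_b)-2f_k(q)-r_b^2\big)\le Y_k+T ,$$
where the last step uses $f_k(x_b)\le y^b_k+t_b$ and $f_k(q)=y_k+t$. Put $\omega=w-u\in P$. Then $\sum_iG^0_{ik}w_i=\lambda_0^{-1}w_k-\frac1n=\lambda_0^{-1}\omega_k$, so the vector $E:=Y-\lambda_0^{-1}\omega\in P$ satisfies $E_k\ge-(T+\delta)$ for $k$ in the support of $w$. Since $u$ is orthogonal to $P$, $\langle E,\omega\rangle=\langle E,w\rangle\ge-(T+\delta)$. As $\omega=\lambda_0(Y-E)$ and $Y=E+\lambda_0^{-1}\omega$,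
$$\langle w,Y\rangle=\langle\omega,Y\rangle=\lambda_0|Y|^2-\lambda_0\langle E,E+\lambda_0^{-1}\omega\rangle\le\lambda_0|Y|^2-\lambda_0|E|^2+T+\delta .$$
Lemma 4(1),(2) gives $\lambda|Y|^2\le\langle w,Y\rangle+T+\kappa$. Therefore
$$(\lambda-\lambda_0)|Y|^2+\lambda_0|E|^2\le2T+\delta+\kappa\le2T+2\delta .\tag{15}$$

**Step 5. Brouwer again.** We bound $T$ from above as before. By (15), $T\ge-\delta$ for every $W\in\mathcal K$ and every node. So $\sum(X_a)_+=\sum(X_a)_-\le\delta\sum W_a\le2N\delta$. With $B=\frac1{2\delta}$ the continuous map $W\mapsto(1+B(X_a)_+)_a$ sends $\mathcal K$ to itself. At a Brouwer fixed point, $T\le1/B=2\delta$ at all nodes, by the same computation as before. Then the right side of (15) is at most $6\delta$. Since $\lambda-\lambda_0=\varepsilon\lambda_0\ge\varepsilon/2$ and $\lambda_0\ge\frac12$, we get $|Y|^2\le12\delta/\varepsilon$ and $|E|^2\le12\delta$, so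
$$|\omega|=\lambda_0|Y-E|\le|Y|+|E|\le2\sqrt{12}\,\sqrt{\delta/\varepsilon}<7\sqrt{\delta/\varepsilon}<\frac1{n+1}.$$
Hence all $w_i=\frac1{n+1}+\omega_i>0$, all indices are active, and $\pi f(x_a)=y^a$.

**Step 6. The section and its constants.** Letting $\beta\to0$ and passing from finite sets to the ball exactly as for Theorem A, we obtain $s\colon\{y\in P:|y|\le r_0\}\to\bar B(p,\rho)$ with $\pi f\circ s=\mathrm{id}$ and $|s(y)s(y')|\le\sqrt\lambda\,|y-y'|$. On $\bar B(p,\rho)$ the distances to $b_i$ are at most $1+\delta$, so each $f_i$ satisfies $|f_i(x)-f_i(x')|\le(1+\delta)|xx'|$. Hence $|y-y'|\le\sqrt{n+1}\,(1+\delta)|s(y)s(y')|$.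

Parametrize $P$ by the linear map $y(x)=(\langle x,e_i\rangle)_i$, $x\in\mathbb R^n$; its values lie in $P$ because $\sum e_i=0$. By the symmetry of the simplex $\sum_i\langle x,e_i\rangle^2$ is a multiple of $|x|^2$, and taking traces gives $|y(x)|^2=\frac{n+1}n|x|^2=\lambda_0^{-1}|x|^2$. So
$$\frac{|x-x'|}{\sqrt n\,(1+\delta)}\le|s(y(x))s(y(x'))|\le\sqrt{1+\varepsilon}\;|x-x'|$$
on a ball of $\mathbb R^n$, which contains a translate of some $[0,r]^n$. Since $\frac1{1+\delta}\ge1-\varepsilon$ and $\sqrt{1+\varepsilon}\le1+\varepsilon$, this is Theorem C for $\mathcal U_j$, and by the invariance under rescaling, for $\mathcal U$. $\blacksquare$
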